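# Near-Linear-Time Sparse Recovery with the $L_2/L_1$ Guarantee from $O(k\log(n/k))$ Measurements

## 1. Sparse vectors, tails, and the $L_2/L_1$ guarantee

Throughout, $\log$ is the natural logarithm, $[n]=\{1,\dots,n\}$, and $\|\cdot\|_p$ is the usual $\ell_p$ norm. For $S\subset[n]$, $x_S$ agrees with $x$ on $S$ and is $0$ elsewhere, and $S^c$ is the complement of $S$. The function $\operatorname{sgn}$ acts coordinatewise, with $\operatorname{sgn}(0)=0$.

**Definition (sparse).** A vector $v\in\mathbb R^n$ is *$k$-sparse* if it has at most $k$ nonzero coordinates. Example: $(0,-2,0,7,0)$ is $2$-sparse, and also $3$-sparse.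

**Definition (best $k$-term error).** $\sigma_k(x)_1=\min\{\|x-x'\|_1 : x'\ k\text{-sparse}\}$. The minimum is attained by keeping $k$ coordinates of largest magnitude, so $\sigma_k(x)_1$ is the $\ell_1$ norm of what is left. Example: for $x=(5,-3,1,0,-1,0)$ we have $\sigma_2(x)_1=2$. Also, $\sigma_k(x)_1=0$ exactly when $x$ is $k$-sparse.

**Definition (the guarantee).** An $m\times n$ matrix $A$ and a recovery map $y\mapsto x^*$ satisfy the *$L_2/L_1$ guarantee* with constant $C$ if, for **every** $x\in\mathbb R^n$, the output $x^*$ on input $y=Ax$ satisfies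
$$\|x^*-x\|_2\le\frac{C}{\sqrt k}\,\sigma_k(x)_1. \tag{1}$$
The setting is deterministic: one fixed matrix $A$, depending only on $n$ and $k$, must serve all $x$. Example: $A=I_n$ with $x^*=y$ works, with $m=n$. Non-example: $n=2$, $k=1$, $A=(1\ \ 1)$. By (1) a $k$-sparse vector must be recovered exactly, but $e_1$ and $e_2$ are both $1$-sparse and $Ae_1=Ae_2$.

There is also an $L_1/L_1$ guarantee, $\|x^*-x\|_1\le C\sigma_k(x)_1$. To see the difference, suppose the error $x^*-x$ is a single wrong coordinate of size $\sigma_k(x)_1$. This is allowed by $L_1/L_1$ with $C=1$, but it violates $L_2/L_1$ as soon as $\sqrt k>C$.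

**Definition (cost).** We work on a real RAM: arithmetic operations and comparisons of real numbers cost $O(1)$. The matrix may be shown to exist by the probabilistic method, and it is available to the algorithm through a description by $O(n\,\mathrm{polylog}\,n)$ numbers. Example: a dense $m\times n$ matrix is applied in time $O(mn)$, while a $0/1$ matrix with $d$ ones per column is described by $nd$ positions and applied in time $O(nd)$ plus the number of rows.

## 2. Few measurements and fast recovery at the same time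

The question, posed on the page "Open Problems:24" at sublinear.info, is this. Consider two wishes:

* (a) $m=O(k\log(n/k))$ measurements;
* (b) a recovery algorithm running in time $O(n\operatorname{polylog}n)$.

The problem statement records that either (a) or (b) can be achieved with the $L_2/L_1$ guarantee, and that both can be achieved with the $L_1/L_1$ guarantee. The conjecture is that (a) and (b) can be achieved together with the $L_2/L_1$ guarantee, uniformly over $1\le k\le n/2$, with all constants absolute. The conjecture is true.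

**Theorem 1.** There is an absolute constant $C$ such that for all $1\le k\le n/2$ there are a real $m\times n$ matrix $A$ with $m\le Ck\log(n/k)$ and an algorithm that, given $Ax$ for any $x\in\mathbb R^n$, outputs in time $O(n\log^6(en))$ a vector $x^*$ with $\|x^*-x\|_2\le\frac C{\sqrt k}\sigma_k(x)_1$.

**Theorem 2 (robust version, all $1\le p\le2$).** In Theorem 1, $A$ can be taken of the form $\binom{A_1}{A_2}$, where $A_1$ is a $0/1$ matrix with exactly $d=O(\log(n/k))$ ones per column. From $y_1=A_1x+\eta_1$ and $y_2=A_2x+\eta_2$ the algorithm returns, in the same time, a vector $x^*$ such that for all $p\in[1,2]$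
$$\|x^*-x\|_p\le C\,k^{1/p-1/2}\Big(\frac{\sigma_k(x)_1}{\sqrt k}+\frac{\|\eta_1\|_1}{d\sqrt k}+\|\eta_2\|_1\Big). \tag{2}$$
(In the trivial case of Section 3, $A=A_2=I_n$ and the error is at most $\|\eta_2\|_p$.)

**Theorem 3 (converse).** Let $1\le k\le n/2$. If an $m\times n$ matrix $A$ and any map $\Delta:\mathbb R^m\to\mathbb R^n$ satisfy $\|\Delta(Ax)-x\|_2\le\frac C{\sqrt k}\sigma_k(x)_1$ for all $x$, then $m\ge c_C\,k\log(n/k)$ with $c_C>0$ depending only on $C$.

Theorem 1 is Theorem 2 with $\eta_1=0$, $\eta_2=0$, $p=2$. The running time has no dependence on the dynamic range of $x$, that is, on how large its big coordinates are compared with its small ones.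

## 3. Large $k$, and $k=1$ by reading bits

**Large $k$: the identity matrix.** Fix once and for all
$$\delta=\tfrac1{2000},\qquad \gamma=\tfrac\delta5=10^{-4},\qquad s=7k,\qquad m_2=\Big\lceil\tfrac{\pi}{\gamma^2}\Big(s\log\tfrac{3en}{\gamma s}+4\Big)\Big\rceil .$$
We have $\log\frac{3en}{\gamma s}=\log\frac nk+\log\frac{3e}{7\gamma}$, and $\log(n/k)\ge\log2$ absorbs constants, so $m_2\le Ck\log(n/k)$.

If $7k>n$ or $m_2>n$, take $A=A_2=I_n$ and output the measurement. Then $m=n$ is small enough: in the first case $n<7k\le\frac7{\log2}k\log(n/k)$, in the second $n<m_2=O(k\log(n/k))$. The error is $\|\eta_2\|_p\le\|\eta_2\|_1\le k^{1/p-1/2}\|\eta_2\|_1$, so (2) holds. This is the *trivial case*. **From Section 6 on, except in Section 11, we assume $7k\le n$ and $m_2\le n$.** Clearly $s\le m_2$.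

**One heavy coordinate.** Let $k=1$ and index coordinates by $0,\dots,n-1$. Measure $y_*=\sum_ix_i$ and, for each of the $\lceil\log_2n\rceil$ binary digits, $y_l=\sum_i\mathrm{bit}_l(i)\,x_i$. To decode, declare the $l$-th bit to be $1$ if $|y_l|>|y_*|/2$ and $0$ otherwise. Let $j'$ be the number with these bits. Output $y_*e_{j'}$ if $j'<n$, and $0$ otherwise.

This satisfies (1) with $C=8$. Let $x_j=p$ be a coordinate of largest magnitude and $\sigma=\sigma_1(x)_1=\sum_{i\ne j}|x_i|$. Then $|y_*-p|\le\sigma$ and $|y_l-\mathrm{bit}_l(j)p|\le\sigma$.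

* If $|p|>3\sigma$: when $\mathrm{bit}_l(j)=0$ we have $|y_l|\le\sigma<\frac{|p|-\sigma}2\le\frac{|y_*|}2$. When $\mathrm{bit}_l(j)=1$ we have $|y_l|\ge|p|-\sigma>\frac{|p|+\sigma}2\ge\frac{|y_*|}2$. So $j'=j$, and the error is at most $|y_*-p|+\sigma\le2\sigma$.
* If $|p|\le3\sigma$: whatever $j'$ is, the output has norm at most $|y_*|\le4\sigma$, and $\|x\|_2\le\|x\|_1\le4\sigma$. The error is at most $8\sigma$.

For instance, $x=(0.1,\,0,\,5,\,-0.2)$ gives $y_*=4.9$, low bit $-0.2$, high bit $4.8$. The decoder reads $j'=2$ and outputs $4.9\,e_2$, with error $\sqrt{0.06}<0.25$, while $\sigma=0.3$.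

With two heavy coordinates the bits of different positions add up: for $n=4$, the vectors $e_0+e_3$ and $e_1+e_2$ give the same measurements $(2;1,1)$. So this matrix already fails for $k=2$.

## 4. Concentration inequalities, nets, and the Hadamard transform

These are the textbook facts that the proof uses.

* **(F1) Hoeffding.** If $Y_1,\dots,Y_L$ are i.i.d. with values in $[-a,a]$, then $\mathbb P\big(|\frac1L\sum Y_j-\mathbb EY_1|>t\big)\le2e^{-Lt^2/(2a^2)}$.
* **(F2) Maximal inequality.** A Rademacher sum is $Y=\sum_i\omega_ic_i$ with i.i.d. uniform signs $\omega_i$. If $Y_1,\dots,Y_M$ are Rademacher sums whose coefficient vectors have $\ell_2$ norm at most $D>0$, then $\mathbb E\max_j|Y_j|\le D\sqrt{2\log(2M)}$. Indeed $\cosh\lambda\le e^{\lambda^2/2}$ gives $\mathbb Ee^{\pm\lambda Y_j}\le e^{\lambda^2D^2/2}$, so by Jensen $\lambda\,\mathbb E\max_j|Y_j|\le\log\sum_j\mathbb E(e^{\lambda Y_j}+e^{-\lambda Y_j})\le\log(2M)+\lambda^2D^2/2$. Take $\lambda=\sqrt{2\log(2M)}/D$.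
* **(F3) McDiarmid.** If $F$ is a function of independent variables and changing the $i$-th one changes $F$ by at most $c_i$, then $\mathbb P(F<\mathbb EF-t)\le e^{-2t^2/\sum c_i^2}$.
* **(F4) Gaussian concentration.** If $F:\mathbb R^N\to\mathbb R$ is Lipschitz with constant $L$ in the $\ell_2$ norm and $g$ is a standard Gaussian vector, then $\mathbb P(|F(g)-\mathbb EF(g)|>t)\le2e^{-t^2/(2L^2)}$.
* **(F5) Nets.** For $0<\gamma\le1$ the unit sphere of $\mathbb R^s$ has a $\gamma$-net with at most $(1+2/\gamma)^s\le(3/\gamma)^s$ points.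
* **(F6)** $\binom nq\le(en/q)^q$ for $1\le q\le n$.
* **(F7) Sylvester's Hadamard matrix.** For $N$ a power of $2$, let $W=W_N$ be defined by $W_1=(1)$ and $W_{2N}=\frac1{\sqrt2}\begin{pmatrix}W_N&W_N\\W_N&-W_N\end{pmatrix}$. It is symmetric and orthogonal, has entries $\pm N^{-1/2}$, and by the recursion is applied in time $O(N\log N)$.

## 5. Iterative hard thresholding, and where the $\ell_2$ isometry breaks

**Definition (hard thresholding).** $H_{2k}(a)$ keeps $2k$ coordinates of $a$ of largest magnitude and sets the others to $0$. Example: with $2k=2$, $H_2(3,-5,1,4)=(0,-5,0,4)$. It is a best $2k$-sparse approximation to $a$ in $\ell_2$.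

The first thing to try is a gradient iteration with thresholding. Suppose for a moment that $x$ is exactly $2k$-sparse and that $A$ nearly preserves $\ell_2$ norms: $(1-\delta)\|v\|_2^2\le\|Av\|_2^2\le(1+\delta)\|v\|_2^2$ for all $s$-sparse $v$. Iterate $z^{t+1}=H_{2k}\big(z^t+A^T(y-Az^t)\big)$, and put $v=x-z^t$, so $A^T(y-Az^t)=A^TAv$. For unit vectors $v,w$ whose supports together have at most $s$ elements, polarization gives
$$\langle A^TAv,w\rangle=\tfrac14\big(\|A(v+w)\|_2^2-\|A(v-w)\|_2^2\big)\le\langle v,w\rangle+\tfrac\delta4\big(\|v+w\|_2^2+\|v-w\|_2^2\big)=\langle v,w\rangle+\delta.$$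
So $A^TAv\approx v$ when tested against sparse vectors, and thresholding costs only a factor of $2$ (this is inequality (6) below): the error shrinks by a factor $2\delta$ per step.

Which $A$? A dense Gaussian matrix has this property with $m=O(k\log(n/k))$: for a fixed $v$ it fails with probability at most $e^{-cm}$ by $\chi^2$ concentration, and one takes a union bound over nets on all supports of size $s$, which have at most $e^{s\log(3en/(\gamma s))}$ points. But one multiplication costs about $mn$ operations, of order $nk\log(n/k)$, which is not near-linear for, say, $k=\lfloor\sqrt n\rfloor$.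

To be fast, one can first *spread* $v$ into a flat vector $w\in\mathbb R^N$ by Hadamard transforms, and then hash the coordinates into $m$ buckets: with $h:[N]\to[m]$ random and $g_i$ i.i.d. $N(0,1)$, set
$$(\Phi w)_b=\sum_{i:h(i)=b}g_iw_i .$$
Example: $N=4$, $m=2$, $h=(1,2,1,1)$ gives $\Phi w=(g_1w_1+g_3w_3+g_4w_4,\ g_2w_2)$. We have $\mathbb E\|\Phi w\|_2^2=\|w\|_2^2$, and $\Phi$ costs $O(N)$.

**The exact obstruction.** The union bound needs failure probability $e^{-cm}$ for each fixed vector. Suppose all we know is that $w$ is a flat unit vector, with $|w_i|\le\gamma/\sqrt m$. Let $w$ have $m/\gamma^2$ entries equal to $\gamma/\sqrt m$ and the others $0$ (here $N\ge m/\gamma^2$; recall $1/\gamma^2=10^8$ is an integer), and let $M=\lceil\sqrt m\rceil$. With probability at least $m^{-M}$, $M$ chosen nonzero coordinates all land in bucket $1$. That bucket then holds energy $\theta=\sum_{h(i)=1}w_i^2\ge M\gamma^2/m$, and $(\Phi w)_1\sim N(0,\theta)$. With $t=2/\sqrt\theta\ge2$, so that $t+1\le1.5t$,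
$$\mathbb P\big(|N(0,\theta)|>2\big)=\mathbb P(|N(0,1)|>t)\ge\tfrac{2}{\sqrt{2\pi}}e^{-(t+1)^2/2}\ge\tfrac12e^{-1.125t^2}=\tfrac12e^{-4.5/\theta}.$$
Hence
$$\mathbb P(\|\Phi w\|_2>2)\ge\tfrac12\exp\Big(-(\sqrt m+1)\log m-\frac{4.5\sqrt m}{\gamma^2}\Big),$$
which for large $m$ is far larger than any $e^{-cm}$. The argument "flatness plus union bound" cannot prove the $\ell_2$ isometry for this matrix. (It does not follow that the isometry is false.)

The damage comes from one bucket. If the output is measured in $\ell_1$, normalized as $\sqrt{\pi/(2m)}\,\|\Phi w\|_1$, then a bucket of value $2$ contributes only $2\sqrt{\pi/(2m)}$. So we change the norm on the output side.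

**Definition ($(\ell_2,\ell_1)$ isometry on $s$-sparse vectors).** The matrix $A_2$ satisfies
$$(1-\delta)\|v\|_2\le\|A_2v\|_1\le(1+\delta)\|v\|_2\qquad\text{for all }s\text{-sparse }v\in\mathbb R^n. \tag{3}$$
Example ($n=s=2$, $m=4$): let the rows be $0.3978\,(\cos\phi,\sin\phi)$ for $\phi=0^\circ,45^\circ,90^\circ,135^\circ$. For a unit $v$ at angle $\vartheta$, $\|A_2v\|_1=0.3978\sum_\phi|\cos(\vartheta-\phi)|$. Between consecutive multiples of $45^\circ$ this is a positive arc of a sinusoid, symmetric about the midpoint. So its minimum is at $\vartheta=0^\circ$, where it is $0.3978(1+\sqrt2)\approx0.9604$, and its maximum at $22.5^\circ$, where it is about $0.3978\cdot2.6131\approx1.0395$. So (3) holds with $0.04$ in place of $\delta$.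

There is a price: the polarization identity is gone, so the step $A^T(y-Az^t)$ has to be replaced.

## 6. Contraction from the sign gradient

The function $z\mapsto\|A_2(u-z)\|_1$ is convex and close to $\|u-z\|_2$ along sparse directions. Two convex functions that are uniformly close have close derivatives. So $A_2^T\operatorname{sgn}(\rho)$, with $\rho$ the residual, should look like $v/\|v\|_2$ with $v=u-z$. Since $\|\rho\|_1\approx\|v\|_2$, the product $\|\rho\|_1A_2^T\operatorname{sgn}(\rho)$ should look like $v$ itself. The iteration is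
$$\rho=y_2-A_2z^t,\qquad z^{t+1}=H_{2k}\big(z^t+\|\rho\|_1\,A_2^T\operatorname{sgn}(\rho)\big). \tag{4}$$

**Notation.** Let $y_1=A_1x+\eta_1$ and $y_2=A_2x+\eta_2$; here $A_1$ and $d$ will be built in Section 9, and for now only the number $\mathcal E=\|\eta_1\|_1/d\ge0$ matters. Sort the indices by decreasing $|x_i|$ into consecutive blocks $B_1,B_2,\dots$ of size $k$ (the last possibly smaller). Put $S=B_1\cup B_2$, $u=x_S$, $f=x-u$, $\sigma=\sigma_k(x)_1$, and
$$\tau=\frac\sigma{\sqrt k}+\frac{\mathcal E}{\sqrt k}+\|\eta_2\|_1 .$$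
Let $v=u-z^t$ and $\nu_t=\|u-z^t\|_2$.

**Step 1: the tail $f$ is harmless.** For $i\ge3$ every entry of $x_{B_i}$ is at most the average magnitude in the full block $B_{i-1}$, so $\|x_{B_i}\|_2\le\sqrt k\cdot\|x_{B_{i-1}}\|_1/k$. Summing, $\sum_{i\ge3}\|x_{B_i}\|_2\le\frac1{\sqrt k}\sum_{i\ge2}\|x_{B_i}\|_1=\sigma/\sqrt k$. Since each block is $s$-sparse, (3) and the triangle inequality give
$$\|f\|_2\le\tau,\qquad\|A_2f+\eta_2\|_1\le(1+\delta)\frac\sigma{\sqrt k}+\|\eta_2\|_1\le(1+\delta)\tau. \tag{5}$$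
Moreover $\rho=A_2x+\eta_2-A_2z^t=A_2v+(A_2f+\eta_2)$.

**Lemma 4.** Suppose $A_2$ satisfies (3), $z^t$ is $3k$-sparse, and $z^{t+1}$ is given by (4). If $\nu_t>\tau/\delta$, then $\nu_{t+1}\le\nu_t/2$. If $\nu_t\le\tau/\delta$, then $\nu_{t+1}\le C_1\tau$, where $C_1=8043$.

*Proof.* Write $\nu=\nu_t$, $\mu=\|\rho\|_1$, $\psi=A_2^T\operatorname{sgn}(\rho)$, $a=z^t+\mu\psi$.

**Step 2: thresholding costs a factor of two.** Let $\Xi$ be the set of $2k$ indices selected by $H_{2k}$ and $\Gamma=S\cup\Xi$. The indices $\Xi\subset\Gamma$ carry the largest entries of $a$, hence of $a_\Gamma$, so $z^{t+1}$ is a best $2k$-sparse approximation of $a_\Gamma$. Also $u$ is $2k$-sparse, so $\|a_\Gamma-z^{t+1}\|_2\le\|a_\Gamma-u\|_2$. As $u$ is supported in $\Gamma$ and $u-a=v-\mu\psi$,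
$$\nu_{t+1}\le\|u-a_\Gamma\|_2+\|a_\Gamma-z^{t+1}\|_2\le2\|(u-a)_\Gamma\|_2=2\sup_w\langle v-\mu\psi,w\rangle, \tag{6}$$
the supremum being over unit vectors $w$ supported in $\Gamma$.

For such $w$ and every real $\lambda$, the vector $v+\lambda w$ is supported in $S\cup\operatorname{supp}(z^t)\cup\Xi$, which has at most $2k+3k+2k=7k=s$ elements. This is why $s=7k$: (3) applies to $v$, $w$ and $v+\lambda w$. In particular $|\langle\psi,w\rangle|=|\langle\operatorname{sgn}(\rho),A_2w\rangle|\le\|A_2w\|_1\le1+\delta$.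

**Step 3: the sign gradient is close to $v/\nu$ when $\nu>\tau/\delta$.** The vector $\operatorname{sgn}(\rho)$ is a subgradient of $\|\cdot\|_1$ at $\rho$, so for $\lambda>0$
$$\lambda\langle\psi,w\rangle=\langle\operatorname{sgn}(\rho),\lambda A_2w\rangle\le\|\rho+\lambda A_2w\|_1-\|\rho\|_1 .$$
By (3) and (5), $\|\rho+\lambda A_2w\|_1\le(1+\delta)\|v+\lambda w\|_2+(1+\delta)\tau$ and $\|\rho\|_1\ge(1-\delta)\nu-(1+\delta)\tau$. From $\sqrt{\nu^2+b}\le\nu+\frac b{2\nu}$ (for $b\ge-\nu^2$) we get $\|v+\lambda w\|_2\le\nu+\lambda\frac{\langle v,w\rangle}\nu+\frac{\lambda^2}{2\nu}$. Altogether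
$$\lambda\langle\psi,w\rangle\le(1+\delta)\Big(\nu+\lambda\frac{\langle v,w\rangle}\nu+\frac{\lambda^2}{2\nu}\Big)-(1-\delta)\nu+2(1+\delta)\tau .$$
Put $\lambda=\alpha\nu$, divide by $\lambda$, and use $\langle v,w\rangle\le\nu$ and $\tau<\delta\nu$:
$$\langle\psi,w\rangle\le\frac{\langle v,w\rangle}\nu+\delta+\frac{(1+\delta)\alpha}2+\frac{2\delta+2(1+\delta)\delta}\alpha\le\frac{\langle v,w\rangle}\nu+\delta+\alpha+\frac{5\delta}\alpha .$$
The choice $\alpha=\sqrt{5\delta}=0.05$ balances the last two terms. Applying the bound to $w$ and to $-w$,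
$$\Big|\langle\psi,w\rangle-\frac{\langle v,w\rangle}\nu\Big|\le\delta+2\sqrt{5\delta}=0.1005. \tag{7}$$

**Step 4: the first claim.** We have $|\mu-\nu|\le\delta\nu+(1+\delta)\tau\le3\delta\nu$. Writing $\mu\psi-v=(\mu-\nu)\psi+(\nu\psi-v)$,
$$|\langle\mu\psi-v,w\rangle|\le3\delta(1+\delta)\nu+0.1005\,\nu\le0.11\,\nu,$$
and (6) gives $\nu_{t+1}\le0.22\,\nu\le\nu/2$.

**Step 5: the second claim.** If $\nu\le\tau/\delta$, we only need that the error does not explode. Here $\mu\le(1+\delta)(\nu+\tau)$, so $|\langle\mu\psi-v,w\rangle|\le(1+\delta)^2(\nu+\tau)+\nu\le2.01\nu+1.01\tau$. By (6), $\nu_{t+1}\le4.02\nu+2.02\tau\le(8040+2.02)\tau\le C_1\tau$. $\square$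

Two things remain to be built.

* A matrix $A_2$ with (3), $m_2$ rows and fast multiplication (Sections 7 and 8).
* A starting point. From $z^0=0$, Lemma 4 guarantees an error $O(\tau)$ only after about $\log_2(\|u\|_2/\tau)$ steps. For $k=1$, no noise and $x=Re_1+e_2$ with $R\ge1$ we have $\tau=1$ and $\nu_0=\sqrt{R^2+1}$, so the number of steps grows with $R$ while $n,k$ stay fixed. If $x$ is exactly sparse and nonzero, $\tau=0$ and no finite number suffices. We need a $z^0$ with $\nu_0\le\mathrm{poly}(k)\,\tau$ (Section 9).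

## 7. Spreading all sparse vectors with $WDW$

The goal is a fast isometry under which the image of **every** sparse vector is spread out: no $r$ coordinates of the image carry much energy.

One Hadamard transform is not enough. For $N=4$, $W\cdot\frac1{\sqrt2}(1,1,0,0)^T=\frac1{\sqrt2}(1,0,1,0)^T$: a sparse vector goes to a sparse one. Inserting a fixed diagonal sign matrix $D$ before $W$ does not help, since $v=D\cdot\frac1{\sqrt2}(1,1,0,0)^T$ is again sparse and $WDv=\frac1{\sqrt2}(1,0,1,0)^T$. So we use $WDW$.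

**Definition.** For an integer $1\le r\le N$ let $\mathcal T_r=\{x\in\mathbb R^N:\|x\|_2\le1,\ \|x\|_1\le\sqrt r\}$. Example: by Cauchy–Schwarz every $r$-sparse unit vector lies in $\mathcal T_r$. So does a non-sparse vector such as $\frac{\sqrt r}N(1,\dots,1)$, whose $\ell_1$ norm is $\sqrt r$ and whose $\ell_2$ norm is $\sqrt{r/N}\le1$. The set $\mathcal T_r$ is convex and symmetric.

**Lemma 5.** Let $N\ge2$ be a power of $2$, and $D=\operatorname{diag}(\omega_1,\dots,\omega_N)$ with i.i.d. uniform signs. With probability at least $3/4$, for all $u,v\in\mathcal T_r$,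
$$|\langle u,WDWv\rangle|\le520\sqrt{r/N}\,\log^2(3N).$$

*Proof.* Put $a=\sqrt{r/N}$, $X(x)=\sum_i\omega_i(Wx)_i^2$ and $\|x\|_*=\|Wx\|_\infty$.

**Step 1: reduction to a quadratic process.** Since $pq=\big(\frac{p+q}2\big)^2-\big(\frac{p-q}2\big)^2$,
$$\langle u,WDWv\rangle=\sum_i\omega_i(Wu)_i(Wv)_i=X\big(\tfrac{u+v}2\big)-X\big(\tfrac{u-v}2\big),$$
and $(u\pm v)/2\in\mathcal T_r$. So it suffices that $\sup_{\mathcal T_r}|X|\le260\,a\log^2(3N)$ with probability at least $3/4$.

**Step 2: the metric.** For $x\in\mathcal T_r$, $\|x\|_*\le N^{-1/2}\|x\|_1\le a$. For $x,y\in\mathcal T_r$, $X(x)-X(y)$ is a Rademacher sum with coefficients $(W(x-y))_i(W(x+y))_i$, whose $\ell_2$ norm is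
$$d(x,y)\le\|x-y\|_*\,\|W(x+y)\|_2=\|x-y\|_*\,\|x+y\|_2\le2\|x-y\|_* .$$

**Step 3: small nets by Maurey's sampling argument.** Let $0<t\le a$ and $x\in\mathcal T_r$. Let $\xi$ be the random vector equal to $\operatorname{sgn}(x_i)\sqrt r\,e_i$ with probability $|x_i|/\sqrt r$ for each $i$, and $0$ with the remaining probability. Then $\mathbb E\xi=x$ and $\|W\xi\|_\infty\le\sqrt r\,N^{-1/2}=a$. Let $\bar\xi$ be the average of $L$ independent copies. By (F1) for each coordinate of $W\bar\xi$ and a union bound,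
$$\mathbb P(\|\bar\xi-x\|_*>t)\le2N\,e^{-Lt^2/(2a^2)}<1\qquad\text{for } L=\lfloor2a^2t^{-2}\log(2N)\rfloor+1 .$$
So some average of $L$ vectors from $\{0,\pm\sqrt r\,e_1,\dots,\pm\sqrt r\,e_N\}$ is within $t$ of $x$. As $t\le a$ and $\log(2N)\ge\log4>1$, $L\le3a^2t^{-2}\log(2N)$. There are at most $(2N+1)^L\le(3N)^L$ such averages, independently of $x$. Replace each average that is within $t$ of $\mathcal T_r$ by a point of $\mathcal T_r$ within $t$ of it, and discard the others. This gives a $2t$-net of $\mathcal T_r$ inside $\mathcal T_r$, in $\|\cdot\|_*$, of log-cardinality at most $3a^2t^{-2}\log^2(3N)$.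

**Step 4: chaining.** Let $\mathcal N_0=\{0\}$, which is an $a$-net by Step 2. For $l\ge1$ take $t=2^{-l-1}a$ in Step 3: we get a $2^{-l}a$-net $\mathcal N_l\subset\mathcal T_r$ with $\log|\mathcal N_l|\le12\cdot4^l\log^2(3N)$. Let $\pi_l(x)$ be a nearest point of $\mathcal N_l$. Then
$$d(\pi_l(x),\pi_{l-1}(x))\le2(2^{-l}a+2^{-l+1}a)=6\cdot2^{-l}a .$$
The number of pairs $(\pi_l(x),\pi_{l-1}(x))$ has logarithm at most $24\cdot4^l\log^2(3N)$. By (F2),
$$\mathbb E\max_x|X(\pi_l(x))-X(\pi_{l-1}(x))|\le6\cdot2^{-l}a\sqrt{2\big(\log2+24\cdot4^l\log^2(3N)\big)}\le43\,a\log(3N).$$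
For the last inequality, $4^l\log^2(3N)\ge4\log^26>12$, so $\log2\le0.06\cdot4^l\log^2(3N)$, and $6\sqrt{48.12}<43$.

Stop at $l_0=\log_2N$. The remainder is bounded deterministically by the $\ell_1$ norm of the coefficients:
$$|X(x)-X(\pi_{l_0}(x))|\le\sqrt N\,d(x,\pi_{l_0}(x))\le2\sqrt N\,2^{-l_0}a\le2a .$$
Since $X(0)=0$, telescoping gives $\mathbb E\sup_{\mathcal T_r}|X|\le43\,l_0\,a\log(3N)+2a$. As $43\,l_0=\frac{43}{\log2}\log N\le62.1\log(3N)$ and $2\le2.9\log^2(3N)$, this is at most $65\,a\log^2(3N)$. By Markov's inequality $\sup_{\mathcal T_r}|X|\le260\,a\log^2(3N)$ with probability at least $3/4$. $\square$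

## 8. Hashing into $m_2$ buckets: a fast $(\ell_2,\ell_1)$ isometry

**Proposition 6.** There is an $m_2\times n$ matrix $A_2$ satisfying (3) such that $A_2$ and $A_2^T$ can be applied to a vector in time $O(n\log^5(en))$.

*Proof.* Write $m=m_2\le n$.

**Step 1: dimensions.** We choose $N$ so large that Lemma 5 is useful, but only polylogarithmically larger than $n$. Let $C_0\ge1$ be an absolute constant with $C_0\ge(520/\gamma)^2(\log(6C_0)+5)^4$, and $N$ the smallest power of two with $N\ge C_0n\log^4(en)$. Then $3N\le6C_0n\log^4(en)$, so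
$$\log(3N)\le\log(6C_0)+\log n+4\log\log(en)\le(\log(6C_0)+5)\log(en).$$
Hence, using $m\le n$,
$$520\sqrt{m/N}\,\log^2(3N)\le\frac{520\,(\log(6C_0)+5)^2\log^2(en)}{\sqrt{C_0}\,\log^2(en)}\le\gamma. \tag{8}$$

**Step 2: the matrix.** Fix signs for which the conclusion of Lemma 5 holds with $r=m$. Let $\iota:\mathbb R^n\to\mathbb R^N$ be zero-padding and $Q=WDW\iota$, an isometric embedding. Let $h:[N]\to[m]$ have i.i.d. uniform values, let $g_1,\dots,g_N$ be i.i.d. $N(0,1)$ independent of $h$, and set
$$(A_2v)_b=\sqrt{\frac\pi{2m}}\sum_{i:h(i)=b}g_i(Qv)_i,\qquad b\in[m].$$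
Applying $A_2$ or $A_2^T$ means two Hadamard transforms, a diagonal sign change, padding or restriction, and $O(N)$ operations for the buckets. The cost is $O(N\log N)=O(n\log^5(en))$.

**Step 3: flatness.** Steps 3–7 treat one fixed $s$-sparse unit vector $v$. Put $w=Qv$, so $\|w\|_2=1$. Since $\|v\|_1\le\sqrt s\le\sqrt m$, $\iota v\in\mathcal T_m$. Let $J$ index the $m$ largest $|w_i|$. The vector $w_J/\|w_J\|_2$ is an $m$-sparse unit vector, hence in $\mathcal T_m$, and its inner product with $w=WDW\iota v$ is $\|w_J\|_2$. By Lemma 5 and (8), $\|w_J\|_2\le\gamma$. So $\ell:=w_{J^c}$ satisfies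
$$\lambda^2:=\|\ell\|_2^2\ge1-\gamma^2,\qquad\|\ell\|_\infty^2\le\frac{\|w_J\|_2^2}m\le\frac{\gamma^2}m, \tag{9}$$
because each entry outside $J$ is at most each of the $m$ entries in $J$.

For $z\in\mathbb R^N$ put $\theta_b(z)=\sum_{h(i)=b}z_i^2$ and $Y(z)=m^{-1/2}\sum_b\sqrt{\theta_b(z)}$, which depend on $h$ only.

**Step 4: mean over $g$.** Given $h$, $(A_2v)_b\sim\sqrt{\pi/(2m)}\,N(0,\theta_b(w))$, and $\mathbb E|N(0,\theta)|=\sqrt{2\theta/\pi}$. So $\mathbb E[\|A_2v\|_1\mid h]=Y(w)$. By Cauchy–Schwarz $Y(w)\le\big(\sum_b\theta_b(w)\big)^{1/2}=1$ always, and clearly $Y(w)\ge Y(\ell)$.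

**Step 5: mean over $h$.** We show $\mathbb EY(\ell)\ge1-\gamma$: flat energy is divided almost equally. Fix $b$ and put $\chi=m\theta_b(\ell)/\lambda^2$. Each $\ell_i^2$ is counted with probability $1/m$, independently, so $\mathbb E\chi=1$ and, by (9), $\operatorname{Var}(\theta_b(\ell))\le\frac1m\sum_i\ell_i^4\le\frac1m\cdot\frac{\gamma^2}m\lambda^2$. Hence $\mathbb E\chi^2\le1+\gamma^2/\lambda^2$. For $y=\sqrt x\ge0$, $2y-3y^2+y^4=y(y-1)^2(y+2)\ge0$, i.e. $\sqrt x\ge(3x-x^2)/2$. So $\mathbb E\sqrt\chi\ge\frac12(3-1-\gamma^2/\lambda^2)=1-\frac{\gamma^2}{2\lambda^2}$, and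
$$\mathbb EY(\ell)=\lambda\,\mathbb E\sqrt\chi\ge\lambda-\frac{\gamma^2}{2\lambda}\ge(1-\gamma^2)-\gamma^2\ge1-\gamma .$$

**Step 6: concentration in $h$.** Changing $h(i)$ lowers one $\sqrt{\theta_b(\ell)}$ by at most $|\ell_i|$ and raises another by at most $|\ell_i|$. The two changes have opposite signs, so $Y(\ell)$ changes by at most $|\ell_i|/\sqrt m$. The squares of these constants sum to $\lambda^2/m\le1/m$, and (F3) gives $\mathbb P(Y(\ell)<\mathbb EY(\ell)-\gamma)\le e^{-2\gamma^2m}$.

**Step 7: concentration in $g$.** Given $h$, $\|A_2v\|_1$ is a Lipschitz function of $g$ with constant $\sqrt{\pi/(2m)}$, whatever $h$ is: if $g$ changes by $\Delta$, the change is at most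
$$\sqrt{\tfrac\pi{2m}}\sum_b\Big|\sum_{h(i)=b}\Delta_iw_i\Big|\le\sqrt{\tfrac\pi{2m}}\sum_i|\Delta_iw_i|\le\sqrt{\tfrac\pi{2m}}\,\|\Delta\|_2 .$$
By (F4), $\mathbb P\big(\big|\|A_2v\|_1-Y(w)\big|>\gamma\mid h\big)\le2e^{-\gamma^2m/\pi}$. This is where the $\ell_1$ norm pays off: for $\|\Phi w\|_2$ the corresponding Lipschitz constant is $\max_b\sqrt{\theta_b(w)}$, which is not controlled for all $h$.

Combining Steps 4–7, with probability at least $1-3e^{-\gamma^2m/\pi}$,
$$1-3\gamma\le\|A_2v\|_1\le1+\gamma. \tag{10}$$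

**Step 8: all sparse vectors at once.** For each $S\subset[n]$ with $|S|=s$ take a $\gamma$-net of the unit sphere of $\mathbb R^S$ as in (F5). By (F6) there are at most $(en/s)^s(3/\gamma)^s=\big(\frac{3en}{\gamma s}\big)^s$ points in total. By the choice of $m_2$, $\gamma^2m/\pi\ge s\log\frac{3en}{\gamma s}+4$, so with probability at least $1-3e^{-4}>0$ the bounds (10) hold at all of them. Fix such $h,g$. Let $\beta<\infty$ be the supremum of $\|A_2v\|_1$ over $s$-sparse unit $v$. Writing $v=v_0+(v-v_0)$ with $v_0$ a net point on the same support and $\|v-v_0\|_2\le\gamma$,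
$$\beta\le1+\gamma+\gamma\beta,\quad\text{so}\quad\beta\le\frac{1+\gamma}{1-\gamma}\le1+3\gamma,\qquad\text{and}\qquad\|A_2v\|_1\ge1-3\gamma-\gamma\beta\ge1-5\gamma .$$
Since $5\gamma=\delta$, (3) follows. $\square$

## 9. A warm start from an expander in $O(\log k)$ rounds

**Definition (hash functions, buckets, edges).** Given $\varphi_1,\dots,\varphi_d:[n]\to[B]$, the *buckets* are the pairs $(j,b)\in[d]\times[B]$. Let $A_1\in\{0,1\}^{dB\times n}$ be given by
$$(A_1x)_{(j,b)}=\sum_{i:\varphi_j(i)=b}x_i .$$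
The *edges* of $V\subset[n]$ are the pairs $(i,j)$ with $i\in V$, $j\in[d]$. The edge $(i,j)$ goes to the bucket $(j,\varphi_j(i))$. $N(V)$ is the set of buckets reached by edges of $V$.

Example: $n=4$, $d=3$, $B=3$, with $\varphi_1=(1,1,2,3)$, $\varphi_2=(1,2,2,3)$, $\varphi_3=(1,2,3,3)$. The set $V=\{1,2\}$ has $6$ edges; two share the bucket $(1,1)$, so $|N(V)|=5$. For $x=7e_1+e_2$, the three buckets of coordinate $1$ contain $8,7,7$; those of coordinate $2$ contain $8,1,1$; those of $3$ contain $0,1,0$; those of $4$ contain $0,0,0$. The medians $7,1,0,0$ recover $x$.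

We take $\epsilon=\frac1{60}$, $d=\lceil60(3+\log\frac n{2k})\rceil$, $B=\lceil2e^2k/\epsilon\rceil$. Then $d=O(\log(n/k))$, $dB=O(k\log(n/k))$, and $A_1$ has exactly $d$ ones per column.

**Lemma 7.** There are $\varphi_1,\dots,\varphi_d$ with $|N(V)|\ge(1-\epsilon)d|V|$ for all $V\subset[n]$ with $|V|\le2k$.

*Proof.* Choose the values independently and uniformly. Let $1\le|V|=q\le2k$ and reveal the $dq$ edges one by one. Each falls into an already occupied bucket with conditional probability at most $q/B$, and $dq-|N(V)|$ is the number of edges that do so. For $c=\lceil\epsilon dq\rceil$, the probability that at least $c$ edges do so is at most $\binom{dq}c\big(\frac qB\big)^c\le\big(\frac{e\,dq}c\cdot\frac qB\big)^c\le\big(\frac{eq}{\epsilon B}\big)^c$. Since $\frac{eq}{\epsilon B}\le\frac q{2ek}<1$, the exponent may be lowered to $\epsilon dq$: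
$$\mathbb P\big(dq-|N(V)|\ge\epsilon dq\big)\le\Big(\frac q{2ek}\Big)^{\epsilon dq}=e^{-\epsilon dq(1+\log(2k/q))}.$$
As $\epsilon d\ge3+\log\frac n{2k}\ge3$,
$$\epsilon d\Big(1+\log\frac{2k}q\Big)\ge3+\log\frac n{2k}+3\log\frac{2k}q\ge3+\log\frac nq .$$
There are at most $e^{q(1+\log(n/q))}$ sets of size $q$, so the total failure probability is at most $\sum_{q\ge1}e^{-2q}<1$. $\square$

Fix such an $A_1$. For $r\in\mathbb R^n$ and the noise $\eta_1$, let $\hat u_i$ be the median over $j\in[d]$ of $(A_1r+\eta_1)_{(j,\varphi_j(i))}$, and recall $\mathcal E=\|\eta_1\|_1/d$.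

The plan is to estimate all coordinates of the current residual by medians and subtract the largest estimates. Some coordinates are estimated badly, but there are at most a fixed fraction of $q$ of them. They form the new, smaller set of uncontrolled coordinates, at the price of a constant factor in the tail.

**Lemma 8 (one round).** Let $1\le q\le k$ be an integer, $T\subset[n]$, $|T|\le q$, and $M=\|r_{T^c}\|_1+\mathcal E$. Let $\Lambda$ consist of $2q$ indices with largest $|\hat u_i|$, and $r'=r-\sum_{i\in\Lambda}\hat u_ie_i$. Then there is $T'\subset[n]$ with $|T'|\le4q/27$ and $\|r'_{T'^c}\|_1+\mathcal E\le124M$.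

*Proof.* Let $\theta=30M/q$.

**Step 1: good estimates.** Call a bucket $(j,b)$ *bad* if
$$\sum_{i\notin T,\ \varphi_j(i)=b}|r_i|+|(\eta_1)_{(j,b)}|>\theta .$$
Summed over all buckets, the left sides give $d\|r_{T^c}\|_1+\|\eta_1\|_1=dM$, so at most $dq/30$ buckets are bad (none if $M=0$). Call an edge $(i,j)$ *corrupted* if its bucket is bad or contains an edge $(i',j)$ with $i'\in T\setminus\{i\}$. If $(i,j)$ is not corrupted, everything in its bucket other than $r_i$ comes from outside $T$ or from noise, so the bucket value differs from $r_i$ by at most $\theta$. Let $U$ be the set of $i$ with at least $d/2$ corrupted edges. For $i\notin U$ more than half of the $d$ values lie in $[r_i-\theta,r_i+\theta]$, hence so does the median: $|\hat u_i-r_i|\le\theta$.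

**Step 2: $|U|\le4q/27$.** Here we use the expansion. Let $U'\subset U$ with $|U'|=\min(|U|,q)$, and $V=U'\cup T$, so $|V|\le q+|U'|\le2q\le2k$.

* At most $2\epsilon d|V|$ edges of $V$ share a bucket with another edge of $V$: a bucket with $c\ge2$ edges has $c\le2(c-1)$, and the sum of $c-1$ over the reached buckets is $d|V|-|N(V)|\le\epsilon d|V|$.
* At most $\frac{dq}{30}+\epsilon d|U'|$ edges of $U'$ go to bad buckets: count one for each bad bucket, and the excess over one is in total at most $d|U'|-|N(U')|\le\epsilon d|U'|$.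

Every corrupted edge of $U'$ is of one of these two kinds, and each $i\in U'$ has at least $d/2$ of them. So
$$\frac d2|U'|\le2\epsilon d(q+|U'|)+\frac{dq}{30}+\epsilon d|U'| .$$
With $\epsilon=1/60$ this reads $\big(\frac12-\frac1{30}-\frac1{60}\big)|U'|\le\frac q{15}$, that is $0.45|U'|\le\frac q{15}$, so $|U'|\le\frac{4q}{27}<q$. Hence $U'=U$.

**Step 3: the new tail.** Put $T'=U$ and consider $i\notin U$.

* If $i\in\Lambda$, then $|r_i'|=|r_i-\hat u_i|\le\theta$. Total at most $2q\theta=60M$.
* If $i\in T\setminus\Lambda$, then $r'_i=r_i$. The set $\Lambda\setminus(T\cup U)$ has at least $2q-q-\frac{4q}{27}\ge\frac{5q}6$ elements $l$, and each satisfies $|r_l|\ge|\hat u_l|-\theta\ge|\hat u_i|-\theta\ge|r_i|-2\theta$. Since $\sum_{l\notin T}|r_l|\le M$, we get $\frac{5q}6(|r_i|-2\theta)\le M$, so $|r_i|\le2\theta+\frac{6M}{5q}=61.2\,\frac Mq$. Total at most $61.2M$.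
* If $i\notin\Lambda\cup T$, then $r_i'=r_i$. Total at most $\|r_{T^c}\|_1\le M$.

So $\|r'_{U^c}\|_1+\mathcal E\le122.2M+\mathcal E\le124M$. $\square$

**Proposition 9.** From $y_1=A_1x+\eta_1$ one computes in time $O(n\log^3(en))$ a $3k$-sparse $z^0$ with $\|x-z^0\|_1\le124\,k^3(\sigma_k(x)_1+\mathcal E)$.

*Proof.* Start with $z=0$ and $q_0=k$. While $q_t\ge1$: perform the round of Lemma 8 with $q=q_t$ for $r=x-z$, whose noisy measurements $y_1-A_1z=A_1r+\eta_1$ are known; add $\sum_{i\in\Lambda}\hat u_ie_i$ to $z$; set $q_{t+1}=\lfloor q_t/6\rfloor$. The output $z^0$ is the final $z$.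

**Accuracy.** In the analysis (the algorithm does not need these sets) let $T_0$ be the set of $k$ largest $|x_i|$, so initially $M=\sigma_k(x)_1+\mathcal E$, and let $T_{t+1}$ be the set $T'$ produced from $T_t$. Then $|T_{t+1}|\le\lfloor4q_t/27\rfloor\le\lfloor q_t/6\rfloor=q_{t+1}$, so Lemma 8 applies in each round. In the last round $q_t\le5$, so $|T'|\le\frac{20}{27}<1$ and $T'=\emptyset$: the tail is then the whole residual. Since $q_t=\lfloor k/6^t\rfloor$, there are $R\le1+\log_6k$ rounds, and
$$\|x-z^0\|_1\le124^R(\sigma_k(x)_1+\mathcal E)\le124\,k^{\log_6124}(\sigma_k(x)_1+\mathcal E),\qquad\log_6124<\log_6216=3 .$$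

**Sparsity and time.** The support has size at most $\sum_t2q_t\le2k\sum_t6^{-t}=2.4k$. A round computes $A_1z$ in $O(nd+dB)$ steps, $n$ medians of $d$ numbers, and a sort: $O(nd\log d+n\log n)$, where $dB=O(k\log(n/k))=O(n)$. With $d=O(\log(en))$ and $O(\log(ek))$ rounds the total is $O(n\log^3(en))$. $\square$

## 10. Proof of Theorems 1 and 2

In the nontrivial case let $A=\binom{A_1}{A_2}$, with $A_1$ from Lemma 7 and $A_2$ from Proposition 6. It has $dB+m_2=O(k\log(n/k))$ rows, and it is described by the $n d$ hash values together with $\omega,h,g$, that is, $O(n\,\mathrm{polylog}\,n)$ numbers.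

**Algorithm.** Compute $z^0$ by Proposition 9. Perform (4) for $t=0,\dots,t_0-1$ with $t_0=\lceil\log_2(125\,k^{3.5})\rceil$. Output $x^*=z^{t_0}$.

**Time.** There are $t_0=O(\log(ek))$ iterations, each costing $O(n\log^5(en))$ for $A_2$ and $A_2^T$ plus $O(n\log n)$ for $H_{2k}$. With Proposition 9 the total is $O(n\log^6(en))$.

**Step 1: the start.** Note $\sigma+\mathcal E\le\sqrt k\,\tau$. By Proposition 9 and (5),
$$\nu_0\le\|x-z^0\|_2+\|f\|_2\le124k^3(\sigma+\mathcal E)+\tau\le125\,k^{3.5}\tau .$$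

**Step 2: the iterations.** The vector $z^0$ is $3k$-sparse and all later $z^t$ are $2k$-sparse, so Lemma 4 applies at every step. Once $\nu_t\le C_1\tau$, this persists: if $\nu_t\le\tau/\delta$, use the second part of Lemma 4; otherwise $\nu_{t+1}\le\nu_t/2$. If some $\nu_t$ with $t<t_0$ is at most $\tau/\delta$, then $\nu_{t+1}\le C_1\tau$ and therefore $\nu_{t_0}\le C_1\tau$. If there is no such $t$, then $\nu_{t_0}\le2^{-t_0}\nu_0\le\tau$. In all cases $\nu_{t_0}\le C_1\tau$. This includes $\tau=0$: then $\nu_0=0$ and all $\nu_t=0$.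

**Step 3: $p=2$.** $\|x^*-x\|_2\le\|u-x^*\|_2+\|f\|_2\le\nu_{t_0}+\tau\le(C_1+1)\tau$. Without noise $\tau=\sigma_k(x)_1/\sqrt k$, which is Theorem 1.

**Step 4: $1\le p\le2$.** The vector $u-x^*$ is $4k$-sparse and $\|f\|_1\le\sigma\le\sqrt k\,\tau$, so
$$\|x^*-x\|_1\le2\sqrt k\,\nu_{t_0}+\|f\|_1\le(2C_1+1)\sqrt k\,\tau .$$
By Hölder, $\|\cdot\|_p\le\|\cdot\|_1^{2/p-1}\|\cdot\|_2^{2-2/p}$. The exponents sum to $1$, and $(\sqrt k)^{2/p-1}=k^{1/p-1/2}$, so $\|x^*-x\|_p\le(2C_1+1)\,k^{1/p-1/2}\tau$. Inserting the definition of $\tau$ with $\mathcal E=\|\eta_1\|_1/d$, this is (2). Together with the trivial case of Section 3, Theorems 1 and 2 are proved. $\blacksquare$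

**Remark.** In the nontrivial case a random draw of all ingredients is good with probability at least $1-\frac14-3e^{-4}-\sum_{q\ge1}e^{-2q}>\frac12$, by Lemma 5, Step 8 of Proposition 6 and Lemma 7: the three subtracted terms are $0.25$, less than $0.055$, and less than $0.157$.

## 11. The lower bound $m\ge c_C\,k\log(n/k)$ by disjoint images

Here $A$ is any $m\times n$ matrix and $\Delta$ any map with $\|\Delta(Ax)-x\|_2\le\frac C{\sqrt k}\sigma_k(x)_1$ for all $x$, as in Theorem 3.

**The range $n/16<k\le n/2$.** All $k$-sparse vectors are recovered exactly, so $A$ is injective on them. A $2k$-sparse vector is a difference of two $k$-sparse ones, so $\ker A$ contains no nonzero $2k$-sparse vector: any $2k$ columns are linearly independent. Since $2k\le n$ and $\log(n/k)<\log16$,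
$$m\ge2k\ge\frac2{\log16}\,k\log(n/k).$$

**The range $k\le n/16$.** We pack many well-separated $k$-sparse vectors, surround each with a body of perturbations, and show that the images of these bodies under $A$ cannot overlap. A volume comparison in $m$ dimensions then bounds $m$ from below.

**Step 1: packing.** Let $l=\lfloor k/2\rfloor+1\le k$. For a fixed $k$-set $S$, a $k$-set that meets $S$ in at least $l$ elements contains an $l$-subset of $S$, so there are at most
$$\binom kl\binom{n-l}{k-l}\le2^k\Big(\frac kn\Big)^l\binom nk$$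
such sets, because $\binom{n-l}{k-l}/\binom nk=\prod_{i<l}\frac{k-i}{n-i}\le(k/n)^l$. Choose $k$-sets greedily, each time discarding all sets that meet the chosen one in at least $l$ elements. This gives at least $2^{-k}(n/k)^l\ge2^{-k}(n/k)^{k/2}=\big(\frac n{4k}\big)^{k/2}$ sets $S_i$ with $|S_i\cap S_j|\le k/2$ for $i\ne j$. Since $n/k\ge16$, $\frac n{4k}\ge(n/k)^{1/2}$, so there are at least $(n/k)^{k/4}$ of them. Let $x_i=1_{S_i}$. Then $\|x_i-x_j\|_2^2=2k-2|S_i\cap S_j|\ge k$.

**Step 2: disjoint images.** Put $c=\frac1{4(C+1)}$ and $K=\{b\in\mathbb R^n:\|b\|_1\le ck,\ \|b\|_2\le c\sqrt k\}$. The sets $A(x_i+K)$ are pairwise disjoint. Suppose $A(x_i+b)=A(x_j+b')$ with $b,b'\in K$, $i\ne j$. As $x_i,x_j$ are $k$-sparse, $\sigma_k(x_i+b)_1\le\|b\|_1\le ck$ and likewise $\sigma_k(x_j+b')_1\le ck$. The common output of $\Delta$ is within $\frac C{\sqrt k}ck=Cc\sqrt k$ of both vectors, so $\|x_i+b-x_j-b'\|_2\le2Cc\sqrt k$. Therefore $\|x_i-x_j\|_2\le2Cc\sqrt k+2c\sqrt k=2(C+1)c\sqrt k=\frac{\sqrt k}2$,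 a contradiction.

**Step 3: volumes.** Since $\|x_i\|_1=k$ and $\|x_i\|_2=\sqrt k$, $x_i\in c^{-1}K$, and by convexity $x_i+K\subset(1+\frac1c)K$. So $A(x_i+K)\subset(1+\frac1c)A(K)$. In the range of $A$, which has dimension at most $m$, $A(K)$ is a convex body with nonempty interior. The at least $(n/k)^{k/4}$ disjoint translates $Ax_i+A(K)$ all lie in $(1+\frac1c)A(K)$. Dividing by the volume of $A(K)$,
$$(n/k)^{k/4}\le\Big(1+\frac1c\Big)^m=(4C+5)^m,\qquad\text{that is,}\qquad m\ge\frac{k\log(n/k)}{4\log(4C+5)} .$$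
Theorem 3 holds with $c_C=\min\big\{\frac2{\log16},\frac1{4\log(4C+5)}\big\}$. $\blacksquare$
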